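\title{A Riemann--Roch formula for isogenies between supersingular Drinfeld modules}

\begin{abstract}
Let $\phi,\psi$ be supersingular Drinfeld $\mathbb{F}_q[T]$-modules of rank $r\ge 2$ in characteristic $\mathfrak{p}$, where $\mathfrak{p}$ has degree $d$, and let $M_s(\phi,\psi)$ be the space of homomorphisms $\phi\to\psi$ of $\tau$-degree at most $s$. We prove that
$\dim M_s(\phi,\psi)-\dim M_{s'}(\psi^{(d)},\phi)=r(s+1)-r(r-1)(d-1)/2$ for every integer $s$, where $s'=(r-1)(d-1)-2-s$ and $\psi^{(d)}$ is the $q^d$-Frobenius twist of $\psi$. It follows that $\dim M_s(\phi,\psi)=r(s+1)-r(r-1)(d-1)/2$ for all $s\ge (r-1)(d-1)-1$, as was conjectured, and that this uniform bound cannot be lowered. The formula also gives the exact threshold for each pair. The proof views $\operatorname{Hom}(\phi,\psi)$ with its degree filtration as a vector bundle on the projective line and computes the dual bundle, place by place, with the reduced trace.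
\end{abstract}

\section{The problem and the results}\label{sec:intro}

\subsection{Homomorphisms of bounded degree}

Let $q$ be a prime power, $A=\mathbb{F}_q[T]$ and $F=\mathbb{F}_q(T)$. Fix a nonzero prime ideal $\mathfrak{p}$ of $A$ with monic generator $p$ of degree $d$, an algebraic closure $K$ of $A/\mathfrak{p}$, and let $\gamma:A\to A/\mathfrak{p}\subset K$ be the structure map; its image is $\mathbb{F}_{q^d}$. Dimensions without a subscript are taken over $\mathbb{F}_q$.

The skew polynomial ring $K\{\tau\}$ consists of the finite sums $u=\sum_i u_i\tau^i$ with $u_i\in K$, multiplied by the rule $\tau c=c^q\tau$. The element $u$ acts on $K$ as the additive polynomial $\sum_i u_iX^{q^i}$, and products correspond to composition. For $u\ne0$ let $\deg u$ be the largest and $\operatorname{ord}u$ the smallest exponent $i$ with $u_i\neq 0$; put $\deg 0=-\infty$ and $\operatorname{ord}0=+\infty$. Both functions are additive on products, so $K\{\tau\}$ has no zero divisors.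

A \emph{Drinfeld $A$-module of rank $r$ over $K$ in characteristic $\mathfrak{p}$} is an $\mathbb{F}_q$-algebra homomorphism $\phi:A\to K\{\tau\}$, $a\mapsto\phi_a$, such that $\phi_a$ has constant term $\gamma(a)$ and $\deg\phi_a=r\deg a$. It is determined by $\phi_T=\gamma(T)+b_1\tau+\dots+b_r\tau^r$, and any $b_1,\dots,b_r\in K$ with $b_r\ne0$ occur. The module $\phi$ is \emph{supersingular} if its $\mathfrak{p}$-torsion $\{x\in K:\phi_p(x)=0\}$ is zero. A polynomial over $K$ whose only root is $0$ is a monomial, so $\phi$ is supersingular if and only if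
\[
\phi_p=\alpha\,\tau^{rd}\quad\text{for some }\alpha\in K^*.
\]
From now on \emph{supersingular module} means a supersingular Drinfeld $A$-module over $K$ in characteristic $\mathfrak{p}$, of a fixed rank $r\ge 2$.

For two such modules put
\[
\operatorname{Hom}(\phi,\psi)=\{u\in K\{\tau\}:u\phi_a=\psi_au\ \text{for all }a\in A\},\qquad
M_s(\phi,\psi)=\{u\in\operatorname{Hom}(\phi,\psi):\deg u\le s\}
\]
for $s\in\mathbb{Z}$, so that $M_s=0$ for $s<0$. Since $\mathbb{F}_q$ is central in $K\{\tau\}$, the single condition $u\phi_T=\psi_Tu$ defines $\operatorname{Hom}(\phi,\psi)$. Nonzero homomorphisms are called isogenies, and those of degree $0$ are the isomorphisms. Thus $M_0$ detects whether $\phi\cong\psi$, and $M_s$ counts isogenies of degree up to $s$.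

How fast can $M_s$ grow? Let $b$ and $b'$ be the leading coefficients of $\phi_T$ and $\psi_T$. For $u\in M_s$, the coefficient of $\tau^{s+r}$ in $u\phi_T=\psi_Tu$ gives
\begin{equation}\label{eq:leading}
b^{q^s}u_s=b'\,u_s^{q^r}.
\end{equation}
The additive polynomial $b'X^{q^r}-b^{q^s}X$ is separable, so its roots form an $\mathbb{F}_q$-space of dimension $r$. Hence $\dim M_s/M_{s-1}\le r$ and $\dim M_s\le r(s+1)$ for $s\ge 0$. If $d=1$, equality holds: then $p=T-\gamma(T)$ with $\gamma(T)\in\mathbb{F}_q$, the elements $\phi_p=b\tau^r$ and $\psi_p=b'\tau^r$ are monomials, and $u\phi_p=\psi_pu$ splits into the independent equations $b^{q^i}u_i=b'u_i^{q^r}$, one for each coefficient. If $d>1$, the coefficients of $u$ interact, and some solutions of \eqref{eq:leading} may fail to be leading coefficients of homomorphisms.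

It is known that the \emph{stabilization formula}
\begin{equation}\label{eq:stab}
\dim M_s(\phi,\psi)=r(s+1)-\frac{r(r-1)(d-1)}{2}
\end{equation}
holds for every pair of supersingular modules and all $s\ge r^2(r-1)(d-1)/2$. The defect $r(s+1)-\dim M_s$ is nondecreasing in $s\geq 0$ by the bound above, so \eqref{eq:stab} says that the total number of missing leading coefficients does not depend on the pair, and it holds at $s$ exactly when nothing is missing in degrees above $s$. The problem is to find the last degree in which something can be missing. The following conjecture comes from \cite{problem}; the case $r=2$ is known.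

\medskip
\noindent\textbf{Conjecture.} \emph{For all $q$, $\mathfrak{p}$, $r\geq 2$ and all supersingular modules $\phi,\psi$ of rank $r$, formula \eqref{eq:stab} holds for every integer $s\ge0$ with $s\ge (r-1)(d-1)-1$.}
\medskip

The shape of this bound suggests a proof. Put
\[
g=\frac{(r-1)(d-1)}{2},\qquad f(s)=r(s+1)-\frac{r(r-1)(d-1)}{2}=r(s+1-g).
\]
The conjectured range is $s\ge 2g-1$. For a line bundle $\mathcal{L}$ of degree $s$ on a curve of genus $g$ with canonical bundle $\omega$, the Riemann--Roch theorem reads $h^0(\mathcal{L})-h^0(\omega\otimes\mathcal{L}^{-1})=s+1-g$; the second bundle has degree $2g-2-s$, so the correction vanishes for $s\ge 2g-1$, while it is nonzero for $\mathcal{L}=\omega$ and $s=2g-2$. One therefore guesses an exact formula in which the correction to \eqref{eq:stab} is again a space of homomorphisms, of degree at most $2g-2-s$. This is what we prove.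

\subsection{Results}

For $u\in K\{\tau\}$ let $u^{(d)}$ be obtained by raising all coefficients to the power $q^d$. The map $u\mapsto u^{(d)}$ is a degree-preserving $\mathbb{F}_q$-algebra automorphism of $K\{\tau\}$, and $\tau^du=u^{(d)}\tau^d$. For a supersingular module $\psi$ put $\psi^{(d)}_a=(\psi_a)^{(d)}$. Since $\gamma(a)^{q^d}=\gamma(a)$, this is again a supersingular module, and $\tau^d\in\operatorname{Hom}(\psi,\psi^{(d)})$.

\begin{theorem}\label{thm:main}
For all supersingular modules $\phi,\psi$ of rank $r\ge 2$ and all $s\in\mathbb{Z}$,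
\[
\dim M_s(\phi,\psi)-\dim M_{s'}(\psi^{(d)},\phi)=f(s),\qquad s'=(r-1)(d-1)-2-s .
\]
\end{theorem}

\begin{corollary}\label{cor:conj}
If $s\ge (r-1)(d-1)-1$, then $\dim M_s(\phi,\psi)=f(s)$. In particular the Conjecture holds for all $r\ge2$.
\end{corollary}

For supersingular modules $\phi,\psi$ let $\mu(\phi,\psi)$ be the least degree of a nonzero element of $\operatorname{Hom}(\phi,\psi)$; such elements exist by Lemma~\ref{lem:lattice}.

\begin{corollary}\label{cor:pair}
Let $\mu=\mu(\psi^{(d)},\phi)$. For $s\ge0$, the formula $\dim M_s(\phi,\psi)=f(s)$ holds if and only if $s\ge (r-1)(d-1)-1-\mu$.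
\end{corollary}

\begin{corollary}\label{cor:opt}
For every $q$, $\mathfrak{p}$ and $r$ a supersingular module $\psi$ exists. For the pair $(\psi^{(d)},\psi)$ formula \eqref{eq:stab} fails for every $s$ with $0\le s\le (r-1)(d-1)-2$.
\end{corollary}

Thus $(r-1)(d-1)-1$ is the exact uniform threshold whenever $(r-1)(d-1)\ge2$, and \eqref{eq:stab} holds for all $s\ge0$ when $(r-1)(d-1)\le 1$.

\begin{corollary}\label{cor:mu}
For any two supersingular modules $\phi,\psi$ we have $\mu(\phi,\psi)\le (r-1)(d-1)/2$.
\end{corollary}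

Subtracting Theorem~\ref{thm:main} at $s-1$ from Theorem~\ref{thm:main} at $s$ gives a symmetry of the jumps of the filtration:
\[
\dim M_s(\phi,\psi)/M_{s-1}(\phi,\psi)+\dim M_{t}(\psi^{(d)},\phi)/M_{t-1}(\psi^{(d)},\phi)=r\qquad(s+t=2g-1).
\]
So the number of leading coefficients missing in degree $s$ equals the number of leading coefficients present, for the dual pair, in degree $2g-1-s$.

\subsection{Method}

The number $g$ can be a half-integer, so we do not look for a curve of genus $g$. Instead, $\mathcal{M}=\operatorname{Hom}(\phi,\psi)$ is a free $A$-module of rank $r^2$, and the bound $\deg u\le s$ is a lattice condition at the place $\infty$ of $F$. Together they form a vector bundle on the projective line whose space of sections is $M_s$ (Section~\ref{sec:lattices}). Duality on the projective line expresses the correction term through linear forms on $\mathcal{M}$, and composition followed by the reduced trace of a division algebra $D$ of dimension $r^2$ over $F$ turns linear forms into homomorphisms in the opposite direction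 (Section~\ref{sec:ambient}). The trace pairing is perfect at every prime $\mathfrak{l}\ne\mathfrak{p}$. At $\infty$ and at $\mathfrak{p}$ the algebra $D$ remains a division algebra, and the pairing fails to be perfect by $r-1$ steps, of length $1$ and $d$ respectively (Section~\ref{sec:local}). With the canonical class $T^{-2}$, of $\tau$-degree $-2r$, the shifts add up to
\[
-2r+(r-1)+(r-1)d=2g-2,
\]
which has the form of the Riemann--Hurwitz formula (Section~\ref{sec:duality}). The Euler characteristic of the bundle is computed in Section~\ref{sec:euler}, and the results are deduced in Section~\ref{sec:proofs}.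

\section{Two examples}\label{sec:examples}

The first example shows the duality with every object explicit; there $g=0$. The second is the smallest case with a defect.

\begin{example}[$d=1$]\label{ex:d1}
Let $\mathfrak{p}=(T)$ and $\phi=\psi$ with $\phi_T=\tau^r$; then $\psi^{(d)}=\phi$. An element commutes with $\tau^r$ if and only if its coefficients lie in $\mathbb{F}_{q^r}$, so $\mathcal{M}=\operatorname{End}(\phi)=\mathbb{F}_{q^r}\{\tau\}$. Let $H=\mathbb{F}_{q^r}((\tau^{-1}))$ be the ring of series $\sum_{i\le i_0}x_i\tau^i$ with $\tau^ic=c^{q^i}\tau^i$, where $c\mapsto c^{q^i}$ is the $i$-th power of the Frobenius automorphism also for $i<0$. Let $\Lambda_s=\{x\in H:\deg x\le s\}$. Then $M_s=\mathcal{M}\cap\Lambda_s$ involves the exponents $0\le i\le s$, the quotient $H/(\mathcal{M}+\Lambda_s)$ involves the exponents $s<i<0$, and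
\[
\dim(\mathcal{M}\cap\Lambda_s)-\dim H/(\mathcal{M}+\Lambda_s)=r(s+1)\qquad\text{for all }s\in\mathbb{Z}.
\]
We want to recognize the second term as the dimension of a space of homomorphisms. Write $T=\tau^r$, which is central in $H$, let $\operatorname{Tr}$ be the trace from $\mathbb{F}_{q^r}$ to $\mathbb{F}_q$, and put $t(x)=\sum_m\operatorname{Tr}(x_{rm})T^m\in\mathbb{F}_q((T^{-1}))$. For a Laurent polynomial $y=\sum_jy_j\tau^j\in H$ consider the form $x\mapsto t(yx)$. On monomials,
\[
t(y\cdot c\tau^i)=\sum_{j\equiv -i\bmod r}\operatorname{Tr}\big(y_jc^{q^j}\big)\,T^{(i+j)/r}.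
\]
If $y_j\ne0$, then for $i=-r-j$ and suitable $c$ the coefficient of $T^{-1}$ is nonzero, because the trace form is nondegenerate. This monomial lies in $\mathcal{M}$ if $j\le -r$ and in $\Lambda_s$ if $j\ge -r-s$. Conversely, if $j>-r$ and $i\ge0$, a multiple $i+j$ of $r$ is at least $0$; and if $j<-r-s$ and $i\le s$, a multiple $i+j$ of $r$ is at most $-2r$. Therefore
\[
t(y\mathcal{M})\subset A\iff\operatorname{ord}y\ge-(r-1),\qquad
t(y\Lambda_s)\subset T^{-2}\mathbb{F}_q[[T^{-1}]]\iff\deg y\le -s-r-1 .
\]
The $y$ satisfying both conditions are those for which the coefficient of $T^{-1}$ in $t(yx)$ vanishes on $\mathcal{M}+\Lambda_s$. They involve the exponents in the window $-(r-1)\le j\le -s-r-1$, and $w=y\tau^{r-1}$ runs through $M_{-2-s}$, whose dimension $r\max(-s-1,0)$ is that of $H/(\mathcal{M}+\Lambda_s)$. This is Theorem~\ref{thm:main} with $s'=-2-s$. In general $t$ is replaced by a reduced trace, the upper end of the window stays the same, and the lower end becomes $-(r-1)d$.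
\end{example}

\begin{example}[$r=d=2$]\label{ex:22}
Here $g=1/2$, $f(s)=2s+1$ and $s'=-1-s$. Let $\theta=\gamma(T)\in\mathbb{F}_{q^2}\setminus\mathbb{F}_q$, so $p=T^2-(\theta+\theta^q)T+\theta^{q+1}$. For $\phi_T=\theta+b_1\tau+b_2\tau^2$, expanding $\phi_T^2-(\theta+\theta^q)\phi_T+\theta^{q+1}$ and using $\theta^{q^2}=\theta$ gives
\[
\phi_p=\big(b_1^{q+1}-(\theta^q-\theta)b_2\big)\tau^2+\big(b_1b_2^q+b_2b_1^{q^2}\big)\tau^3+b_2^{1+q^2}\tau^4 .
\]
If $\phi$ is supersingular, the first coefficient vanishes, so $b_1\ne0$. Conjugation by a constant $c$ with $c^{q-1}=b_1$ makes $b_1=1$, and then $b_2=\beta:=(\theta^q-\theta)^{-1}$. Since $\beta^q=-\beta$, the module $\phi_T=\theta+\tau+\beta\tau^2$ has $\phi_p=\beta^2\tau^4$. So there is one supersingular module up to isomorphism, $\phi^{(2)}=\phi$, and it suffices to compute $M_s=M_s(\phi,\phi)$.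

Equation \eqref{eq:leading} reads $u_s^{q^2}=(-1)^su_s$; let $W_s$ be its $2$-dimensional solution space. For $u=u_0+u_1\tau$, the coefficients of $\tau,\tau^2,\tau^3$ in $u\phi_T=\phi_Tu$ give
\[
u_1=\beta(u_0^q-u_0),\qquad u_1^q-u_1=\beta(u_0-u_0^{q^2}),\qquad u_1^{q^2}=-u_1 .
\]
The first equation implies $u_1^q=-\beta(u_0^{q^2}-u_0^q)$ and hence the second. Inserted into the third, it gives $u_0^{q^3}-u_0^{q^2}+u_0^q-u_0=0$, a separable equation with $q^3$ roots. So $\dim M_1=3$, while $u_1=0$ forces $u_0\in\mathbb{F}_q$, so $M_0=\mathbb{F}_q$. Thus only one dimension of $W_0=\mathbb{F}_{q^2}$ is attained, and all of $W_1$ is. Nothing is missing in degree $s\ge2$: fix an endomorphism $v$ of degree $s-1$ (a power of an element of degree $1$) with leading coefficient $w$; the coefficients of $\tau^s$ in $uv$, for $u\in M_1$, are $u_1w^q$, and $u_1\mapsto u_1w^q$ is an injective linear map $W_1\to W_s$, hence onto. Therefore $\dim M_s=2s+1$ for $s\ge0$. For $s\le-1$ we get $\dim M_s-\dim M_{-1-s}=-(2(-1-s)+1)=2s+1$, so Theorem~\ref{thm:main}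 holds for all $s$. The dimension missing in degree $0$ is paired with the identity map in the dual space $M_0$; Remark~\ref{rem:22} makes the pairing explicit.
\end{example}

\section{Riemann--Roch for a pair of lattices}\label{sec:lattices}

Let $F_\infty=\mathbb{F}_q((T^{-1}))$ and $O_\infty=\mathbb{F}_q[[T^{-1}]]$. Let $V$ be an $F$-vector space of dimension $m$ and $V_\infty=V\otimes_FF_\infty$. An \emph{$A$-lattice} is a free $A$-submodule $\mathcal{M}\subset V$ of rank $m$; an \emph{$O_\infty$-lattice} is a free $O_\infty$-submodule $\Lambda\subset V_\infty$ of rank $m$. A pair $(\mathcal{M},\Lambda)$ describes a vector bundle on $\mathbb{P}^1$, away from $\infty$ and near $\infty$, but we need only the spaces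
\[
H^0=\mathcal{M}\cap\Lambda,\qquad H^1=V_\infty/(\mathcal{M}+\Lambda),\qquad
H^\vee=\{\lambda\in\operatorname{Hom}_F(V,F):\lambda(\mathcal{M})\subset A,\ \lambda(\Lambda)\subset T^{-2}O_\infty\},
\]
where $\lambda$ is extended $F_\infty$-linearly to $V_\infty$. The factor $T^{-2}$ compensates for the double pole of $dT$ at $\infty$. Everything reduces to rank one by Grothendieck's splitting theorem for bundles on $\mathbb{P}^1$, which in this language has a short proof.

\begin{lemma}\label{lem:split}
There are an $A$-basis $e_1,\dots,e_m$ of $\mathcal{M}$ and integers $n_i$ with $\Lambda=\bigoplus_iT^{n_i}O_\infty e_i$.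
\end{lemma}

\begin{proof}
For $0\ne x\in V_\infty$ let $\rho(x)$ be the least $n\in\mathbb{Z}$ with $x\in T^n\Lambda$. The function $\rho$ is bounded below on $\mathcal{M}\setminus\{0\}$: if $(e_i^0)$ is any basis of $\mathcal{M}$ and $\Lambda\subset T^{n_0}\bigoplus_iO_\infty e_i^0$, then $\mathcal{M}\cap T^{-n_0-1}\Lambda\subset\bigoplus_i(A\cap T^{-1}O_\infty)e_i^0=0$. Choose a basis $(e_i)$ of $\mathcal{M}$ with $\sum_i\rho(e_i)$ minimal and put $\rho_i=\rho(e_i)$. Suppose $\sum_ic_iT^{-\rho_i}e_i\in T^{-1}\Lambda$ with $c_i\in\mathbb{F}_q$ not all zero, and take $i_0$ with $\rho_{i_0}$ maximal among the indices with $c_i\ne0$. Then $e'=\sum_ic_iT^{\rho_{i_0}-\rho_i}e_i$ has coefficients in $A$, its coefficient at $e_{i_0}$ is a unit, and $\rho(e')<\rho_{i_0}$. Replacing $e_{i_0}$ by $e'$ contradicts minimality. So the classes of the $T^{-\rho_i}e_i$ are linearly independent in the $m$-dimensional space $\Lambda/T^{-1}\Lambda$; they form a basis, and by Nakayama's lemma the $T^{-\rho_i}e_i$ generate $\Lambda$. Take $n_i=-\rho_i$.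
\end{proof}

\begin{lemma}\label{lem:RR}
The spaces $H^0,H^1,H^\vee$ are finite-dimensional and $\dim H^1=\dim H^\vee$. Put $\chi(\mathcal{M},\Lambda)=\dim H^0-\dim H^1$. If $\mathcal{M}_1\subset\mathcal{M}$ and $\Lambda_1\subset\Lambda$ are lattices, then
\[
\chi(\mathcal{M}_1,\Lambda_1)=\chi(\mathcal{M},\Lambda)-\dim\mathcal{M}/\mathcal{M}_1-\dim\Lambda/\Lambda_1 .
\]
\end{lemma}

\begin{proof}
Use the basis of Lemma~\ref{lem:split}. The $i$-th summand of $H^0$ is $A\cap T^{n_i}O_\infty$, which is finite-dimensional. The $i$-th summand of $H^1$ is $F_\infty/(A+T^{n_i}O_\infty)$, with basis the $T^j$ for $n_i<j<0$, of dimension $\max(-n_i-1,0)$. A form $\lambda$ lies in $H^\vee$ if and only if $a_i=\lambda(e_i)$ lies in $A$ and $\deg a_i+n_i\le-2$ for all $i$, which again gives dimension $\max(-n_i-1,0)$ for the $i$-th coordinate.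

For the last claim, note that $H^0$ and $H^1$ are the kernel and cokernel of the difference map $h:U=\mathcal{M}\oplus\Lambda\to V_\infty$. For $U_1=\mathcal{M}_1\oplus\Lambda_1$ the snake lemma gives an exact sequence
$0\to\ker h|_{U_1}\to\ker h\to U/U_1\to\operatorname{coker}h|_{U_1}\to\operatorname{coker}h\to0$, and the alternating sum of the dimensions vanishes.
\end{proof}

\section{An ambient division algebra}\label{sec:ambient}

To apply Lemma~\ref{lem:RR} we need to know that $\operatorname{Hom}(\phi,\psi)$ is a lattice, and we need a description of the linear forms on it. The ring $K\{\tau\}$ is too large for this: its center is only $\mathbb{F}_q$. Supersingularity lets us pass to a subring that is finite over its center, where the theory of central simple algebras applies.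

\subsection{Central simple algebras}

Let $E$ be a field. A finite-dimensional $E$-algebra $B$ is \emph{central simple} if it has center $E$ and no proper nonzero two-sided ideal; equivalently $B\otimes_E\bar E\cong\operatorname{Mat}_m(\bar E)$ for some $m$. We use four standard facts.
\begin{itemize}
\item[(C1)] (Skolem--Noether) Two $E$-algebra homomorphisms from a field extension $E'$ of $E$ to $B$ differ by conjugation with a unit of $B$.
\item[(C2)] (Double centralizer) The centralizer $C$ of a subfield $E'\supset E$ of $B$ is central simple over $E'$, and $\dim_EC\cdot[E':E]=\dim_EB$.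
\item[(C3)] The matrix trace on $B\otimes_E\bar E$ restricts to an $E$-linear map $\operatorname{trd}:B\to E$, the \emph{reduced trace}. It commutes with extension of scalars, satisfies $\operatorname{trd}(xy)=\operatorname{trd}(yx)$, and $(x,y)\mapsto\operatorname{trd}(xy)$ is nondegenerate. On a subfield $W\subset B$ with $[W:E]=m$ it equals $\operatorname{Tr}_{W/E}$.
\item[(C4)] (Wedderburn) If $E$ is finite, then $B\cong\operatorname{Mat}_m(E)$.
\end{itemize}

\subsection{A common Frobenius}

Fix supersingular modules $\phi,\psi$. The coefficients of $\phi_T$ and $\psi_T$ are algebraic over $\mathbb{F}_q$, so they lie in some $\mathbb{F}_{q^n}\subset K$, as do those of $\psi^{(d)}_T$. From $\phi_p=\alpha\tau^{rd}$ with $\alpha\in\mathbb{F}_{q^n}^*$ we get $\phi_{p^n}=\alpha_n\tau^{rdn}$ with $\alpha_n\in\mathbb{F}_{q^n}^*$. As $\tau^{rdn}$ commutes with $\mathbb{F}_{q^n}$, the $(q^n-1)$-th power of this element is $\tau^{rdn(q^n-1)}$. The same holds for $\psi$ and $\psi^{(d)}$, so with $k=n(q^n-1)$ and $N=rdk$,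
\begin{equation}\label{eq:pi}
\phi_{p^k}=\psi_{p^k}=\psi^{(d)}_{p^k}=\tau^N=:\pi .
\end{equation}
Let $R=\mathbb{F}_{q^N}\{\tau\}$. Since $n\mid N$, the three modules take values in $R$. By \eqref{eq:pi} a homomorphism between any two of them commutes with $\tau^N$, so its coefficients lie in $\mathbb{F}_{q^N}$: all these homomorphisms lie in $R$.

An element $\sum u_i\tau^i$ of $R$ commutes with $\tau$ if and only if all $u_i\in\mathbb{F}_q$, and with $\mathbb{F}_{q^N}$ if and only if $u_i=0$ for $N\nmid i$. So the center of $R$ is $Z=\mathbb{F}_q[\pi]$. If $(\omega_j)$ is an $\mathbb{F}_q$-basis of $\mathbb{F}_{q^N}$, the elements $\omega_j\tau^i$ with $0\le i<N$ form a $Z$-basis of $R$. Let $F_0=\mathbb{F}_q(\pi)$. Then $Q=R\otimes_ZF_0$ is an algebra without zero divisors of dimension $N^2$ over its center $F_0$, hence a central division algebra.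

Embed $Z\subset A$ and $F_0\subset F$ by $\pi\mapsto p^k$. Division with remainder by the monic polynomial $p^k$ shows that $1,T,\dots,T^{dk-1}$ is a basis of $A$ over $Z$ and of $F$ over $F_0$. By \eqref{eq:pi}, $\phi$ and $\psi$ are $Z$-algebra homomorphisms and extend to $F_0$-embeddings $F\to Q$. Put
\[
V=\{x\in Q:x\phi_T=\psi_Tx\},\qquad V'=\{y\in Q:y\psi_T=\phi_Ty\},\qquad D=\{\delta\in Q:\delta\phi_T=\phi_T\delta\},
\]
and
\[
\mathcal{M}=\operatorname{Hom}(\phi,\psi)=V\cap R,\qquad\mathcal{M}'=\operatorname{Hom}(\psi,\phi)=V'\cap R .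
\]
We make $V$, $V'$, $D$ into $F$-vector spaces by $a\cdot x=x\phi_a=\psi_ax$, $a\cdot y=y\psi_a=\phi_ay$ and $a\cdot\delta=\phi_a\delta$.

\begin{lemma}\label{lem:lattice}
The algebra $D$ is a central division algebra of dimension $r^2$ over $F$. There is $z\in Q^*$ with $V=zD$ and $V'=Dz^{-1}$. The modules $\mathcal{M}\subset V$ and $\mathcal{M}'\subset V'$ are $A$-lattices, of rank $r^2$. Every $\lambda\in\operatorname{Hom}_F(V,F)$ is of the form $\lambda_y(x)=\operatorname{trd}(yx)$ for a unique $y\in V'$, where $\operatorname{trd}$ is the reduced trace of $D$ over $F$.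
\end{lemma}

\begin{proof}
By (C2), $D$ is central simple over $\phi(F)\cong F$ of dimension $N^2/(dk)^2=r^2$, and it is a division algebra because it lies in $Q$. By (C1) there is $z\in Q^*$ with $z\phi_a=\psi_az$ for all $a\in F$. Then $x\in V$ if and only if $z^{-1}x\in D$, and $y\in V'$ if and only if $yz\in D$; the bijections $\delta\mapsto z\delta$ and $\delta\mapsto\delta z^{-1}$ are $F$-linear. The $Z$-submodule $\mathcal{M}$ of $R$ is finitely generated over $Z$, hence over $A$; it is torsion-free over $A$, hence free; and it spans $V$, since every $x\in V$ has a multiple by a nonzero element of $Z$ in $R$. The same holds for $\mathcal{M}'$. Finally, for $x=z\delta$ and $y=\delta'z^{-1}$ we have $yx=\delta'\delta$, so $(x,y)\mapsto\operatorname{trd}(yx)$ is the nondegenerate $F$-bilinear form of (C3).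
\end{proof}

\subsection{Localization}

The condition $\lambda_y(\mathcal{M})\subset A$ is hard to analyze directly, since $\mathcal{M}$ is not known explicitly. Its completions are, and the condition is local. For a maximal ideal $\mathfrak{l}$ of $A$ let $A_{\mathfrak{l}}$ be the completion and $F_{\mathfrak{l}}$ its fraction field; write $\mathcal{M}_{\mathfrak{l}}=\mathcal{M}\otimes_AA_{\mathfrak{l}}$, $V_{\mathfrak{l}}=V\otimes_FF_{\mathfrak{l}}$, and likewise for $\mathcal{M}'$, $V'$, $D$. For a maximal ideal $v$ of $Z$ let $Z_v$ be the completion, $F_{0,v}$ its fraction field, $R_v=R\otimes_ZZ_v$ and $Q_v=Q\otimes_{F_0}F_{0,v}$.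

\begin{itemize}
\item[(L1)] The module $\mathcal{M}$ is the kernel of the $Z$-linear map $x\mapsto x\phi_T-\psi_Tx$ on $R$, and $Z\to Z_v$ is flat. Moreover $A\otimes_ZZ_v=\prod_{\mathfrak{l}\mid v}A_{\mathfrak{l}}$, because $A$ is finite over $Z$. Hence
\[
\prod_{\mathfrak{l}\mid v}\mathcal{M}_{\mathfrak{l}}=\mathcal{M}\otimes_ZZ_v=\{x\in R_v:x\phi_T=\psi_Tx\},\qquad
\prod_{\mathfrak{l}\mid v}V_{\mathfrak{l}}=\{x\in Q_v:x\phi_T=\psi_Tx\}.
\]
The same argument applies to $\mathcal{M}'$, $V'$, $D$ and, for the vector spaces, to the completion $F_{0,\infty}=\mathbb{F}_q((\pi^{-1}))$ of $F_0$.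
\item[(L2)] An element $y\in V'$ lies in $\mathcal{M}'$ if and only if $y\in\mathcal{M}'_{\mathfrak{l}}$ for all $\mathfrak{l}$, and a form $\lambda\in\operatorname{Hom}_F(V,F)$ satisfies $\lambda(\mathcal{M})\subset A$ if and only if $\lambda(\mathcal{M}_{\mathfrak{l}})\subset A_{\mathfrak{l}}$ for all $\mathfrak{l}$. Indeed, the coordinates of $y$ in an $A$-basis of $\mathcal{M}'$ and the values of $\lambda$ on an $A$-basis of $\mathcal{M}$ lie in $F$, and an element of $F$ that lies in every $A_{\mathfrak{l}}$ lies in $A$.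
\end{itemize}

\section{The trace pairing at each place}\label{sec:local}

At $\infty$ and at $\mathfrak{p}$ the completed algebra is a ring of skew Laurent series, so $D$ stays a division algebra and lattices are described by one valuation. At the other primes it is a matrix algebra.

\subsection{Local division algebras}

Let $E$ be a local field, that is, a complete discretely valued field with finite residue field, with valuation ring $O_E$ and normalized valuation $\nu$. Let $\mathcal{D}$ be a central division algebra of dimension $r^2$ over $E$. We recall from \cite[\S 14]{reiner}: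
\begin{itemize}
\item[(D1)] $\nu$ extends uniquely to a valuation on $\mathcal{D}$. Its value group is $\frac1r\mathbb{Z}$. With $\mathcal{O}=\{\nu\ge0\}$ and $\mathcal{P}=\{\nu>0\}$, the residue field $\mathcal{O}/\mathcal{P}$ has degree $r$ over that of $E$.
\item[(D2)] $\mathcal{O}=\bigoplus_{i=0}^{r-1}O_W\Pi^i$, where $W\subset\mathcal{D}$ is an unramified extension of $E$ of degree $r$ with valuation ring $O_W$, conjugation $b\mapsto\Pi b\Pi^{-1}$ induces a generator $\sigma$ of $\operatorname{Gal}(W/E)$, and $\Pi^r$ is a uniformizer of $E$.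
\end{itemize}
For $j\in\mathbb{Z}$ put $\mathcal{P}^j=\{x:\nu(x)\ge j/r\}=\Pi^j\mathcal{O}=\mathcal{O}\Pi^j$. It is a free $O_E$-module of rank $r^2$, and $\mathcal{P}^j/\mathcal{P}^{j+1}\cong\mathcal{O}/\mathcal{P}$. The next lemma is the source of both shifts by $r-1$.

\begin{lemma}\label{lem:different}
Let $x\in\mathcal{D}$ and $j\in\mathbb{Z}$. Then $\operatorname{trd}(x\mathcal{P}^j)\subset O_E$ if and only if $x\in\mathcal{P}^{-(r-1)-j}$.
\end{lemma}

\begin{proof}
Since $x\mathcal{P}^j=(x\Pi^j)\mathcal{O}$, we may take $j=0$. First, $\operatorname{trd}(W\Pi^l)=0$ if $r\nmid l$. To see this, choose $b\in W$ with $\sigma^l(b)\ne b$. For $w\in W$ we have $\operatorname{trd}(w\sigma^l(b)\Pi^l)=\operatorname{trd}(w\Pi^lb)=\operatorname{trd}(bw\Pi^l)$, so the reduced trace vanishes on $(\sigma^l(b)-b)W\Pi^l=W\Pi^l$. Now write $x=\sum_{l=0}^{r-1}w_l\Pi^{-l}$ with $w_l\in W$. For $b\in O_W$ and $0\le i<r$, only the term $l=i$ contributes to $\operatorname{trd}(x\Pi^ib)$, which equals $\operatorname{Tr}_{W/E}(w_ib)$ by (C3). The elements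 $\Pi^ib$ span $\mathcal{O}$ additively, so $\operatorname{trd}(x\mathcal{O})\subset O_E$ if and only if $\operatorname{Tr}_{W/E}(w_iO_W)\subset O_E$ for all $i$. As $W/E$ is unramified, the trace form on $O_W$ is perfect, and the condition says $w_i\in O_W$ for all $i$, that is, $x\in\bigoplus_{i=0}^{r-1}O_W\Pi^{-i}=\mathcal{O}\Pi^{-(r-1)}$.
\end{proof}

\subsection{The place $\infty$}

The ring $\mathbb{F}_{q^N}((\tau^{-1}))$ of skew Laurent series has the basis $(\omega_j\tau^i)_{0\le i<N}$ over $F_{0,\infty}$, so it equals $Q_\infty=Q\otimes_{F_0}F_{0,\infty}$. The degree extends to it and is additive, so $Q_\infty$ has no zero divisors and is a division algebra. The elements $T^i\pi^m$ with $0\le i<dk$ and $m\in\mathbb{Z}$ are monic in $T$, and their degrees $i+dkm$ run through every integer once. Expanding a Laurent series in $T^{-1}$ in terms of them shows that $1,\dots,T^{dk-1}$ is a basis of $F_\infty$ over $F_{0,\infty}$, that is, $F\otimes_{F_0}F_{0,\infty}=F_\infty$. By (L1), $D_\infty=D\otimes_FF_\infty$ and $V_\infty=zD_\infty$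 lie in $Q_\infty$. Put
\[
\Lambda_s=\{x\in V_\infty:\deg x\le s\}\qquad(s\in\mathbb{Z}).
\]

\begin{lemma}\label{lem:inf}
The set $\Lambda_s$ is an $O_\infty$-lattice in $V_\infty$, $\mathcal{M}\cap\Lambda_s=M_s(\phi,\psi)$, and $\dim\Lambda_{s+1}/\Lambda_s=r$. For $y\in V'$,
\[
\lambda_y(\Lambda_s)\subset T^{-2}O_\infty\iff\deg y\le -s-r-1 .
\]
\end{lemma}

\begin{proof}
Let $a=\sum_{i<dk}c_iT^i\in F_\infty^*$ with $c_i\in F_{0,\infty}$. The nonzero terms $c_i\phi_T^i$ of its image in $Q_\infty$ have $\tau$-degrees $r\deg_T(c_iT^i)$, which are distinct, so $\deg\phi_a=r\deg_Ta$. Hence $-\deg/r$ is a valuation on the central division algebra $D_\infty$ that extends the normalized valuation of $F_\infty$. By (D1) it is the valuation $\nu$, so $\mathcal{P}_\infty^{\,j}=\{\delta\in D_\infty:\deg\delta\le -j\}$ and $\Lambda_s=z\mathcal{P}_\infty^{\,\deg z-s}$. This is a lattice, and $\Lambda_{s+1}/\Lambda_s$ has the dimension $r$ of the residue field of $D_\infty$. The equality $\mathcal{M}\cap\Lambda_s=M_s$ holds by definition. Write $y=\delta'z^{-1}$.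 The left side of the equivalence says $\operatorname{trd}(\phi_{T^2}\delta'\mathcal{P}_\infty^{\,\deg z-s})\subset O_\infty$. By Lemma~\ref{lem:different} this holds if and only if $2r+\deg\delta'\le r-1+\deg z-s$, and $\deg y=\deg\delta'-\deg z$.
\end{proof}

\subsection{The place $\mathfrak{p}$}

Since $\pi=p^k$, the only prime of $A$ above $v=(\pi)$ is $\mathfrak{p}$, and $A\otimes_Z\mathbb{F}_q[[\pi]]=A_{\mathfrak{p}}$. Comparing bases as at $\infty$, we have $R_{(\pi)}=\mathbb{F}_{q^N}[[\tau]]$ and $Q_{(\pi)}=\mathbb{F}_{q^N}((\tau))$, a division algebra with valuation $\operatorname{ord}$. By (L1) it contains $D_{\mathfrak{p}}$, $V_{\mathfrak{p}}=zD_{\mathfrak{p}}$ and $V'_{\mathfrak{p}}=D_{\mathfrak{p}}z^{-1}$.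

\begin{lemma}\label{lem:p}
The powers of the maximal ideal of $D_{\mathfrak{p}}$ are $\mathcal{P}_{\mathfrak{p}}^{\,j}=\{\delta\in D_{\mathfrak{p}}:\operatorname{ord}\delta\ge jd\}$, and $\operatorname{ord}$ takes values in $d\mathbb{Z}$ on nonzero elements of $D_{\mathfrak{p}}$, $V_{\mathfrak{p}}$ and $V'_{\mathfrak{p}}$. We have $\mathcal{M}_{\mathfrak{p}}=\{x\in V_{\mathfrak{p}}:\operatorname{ord}x\ge0\}$ and $\mathcal{M}'_{\mathfrak{p}}=\{y\in V'_{\mathfrak{p}}:\operatorname{ord}y\ge0\}$. For $y\in V'$,
\[
\lambda_y(\mathcal{M}_{\mathfrak{p}})\subset A_{\mathfrak{p}}\iff\operatorname{ord}y\ge-(r-1)d .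
\]
\end{lemma}

\begin{proof}
The map $\phi$ sends $A_{\mathfrak{p}}$ into $\mathbb{F}_{q^N}[[\tau]]$, so it sends units to elements of order $0$; and $\operatorname{ord}\phi_p=rd$ by supersingularity. Hence $\operatorname{ord}/(rd)$ extends the normalized valuation of $F_{\mathfrak{p}}$ to $D_{\mathfrak{p}}$, and (D1) gives $\operatorname{ord}(D_{\mathfrak{p}}^*)=d\mathbb{Z}$ and the description of $\mathcal{P}_{\mathfrak{p}}^{\,j}$. Let $z_0\tau^l$ be the lowest term of $z$. The coefficient of $\tau^l$ in $z\phi_a=\psi_az$ gives $z_0\gamma(a)^{q^l}=\gamma(a)z_0$ for all $a\in A$. So the $l$-th power of Frobenius is trivial on $\gamma(A)=\mathbb{F}_{q^d}$, and $l=dj_0$ with $j_0\in\mathbb{Z}$. This proves the claim on the values of $\operatorname{ord}$. By (L1), $\mathcal{M}_{\mathfrak{p}}=V_{\mathfrak{p}}\cap\mathbb{F}_{q^N}[[\tau]]$ and $\mathcal{M}'_{\mathfrak{p}}=V'_{\mathfrak{p}}\cap\mathbb{F}_{q^N}[[\tau]]$; in particular $\mathcal{M}_{\mathfrak{p}}=z\mathcal{P}_{\mathfrak{p}}^{-j_0}$. For $y=\delta'z^{-1}$, Lemma~\ref{lem:different}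 shows that $\operatorname{trd}(\delta'\mathcal{P}_{\mathfrak{p}}^{-j_0})\subset A_{\mathfrak{p}}$ if and only if $\operatorname{ord}\delta'\ge-(r-1)d+dj_0$, and $\operatorname{ord}y=\operatorname{ord}\delta'-dj_0$.
\end{proof}

\subsection{The primes $\mathfrak{l}\ne\mathfrak{p}$}

Such a prime lies above some $v\ne(\pi)$, since $\pi=p^k\notin\mathfrak{l}$. Here there is no valuation on the completed algebra. Instead we find a module $L_v$ on which $R_v$ acts as the full endomorphism ring; then homomorphisms of Drinfeld modules become matrices.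

\begin{lemma}\label{lem:matrix}
For $v\ne(\pi)$ there is a left $R_v$-module $L_v$, free of rank $N$ over $Z_v$, such that $R_v\to\operatorname{End}_{Z_v}(L_v)$ is an isomorphism.
\end{lemma}

\begin{proof}
Let $\kappa=Z/v$, and let $\bar\pi\in\kappa^*$ be the image of $\pi$. Fix an $\mathbb{F}_q$-embedding $\mathbb{F}_{q^N}\subset\bar\kappa$ and $\xi\in\bar\kappa^*$ with $\xi^N=\bar\pi$. On the $\bar\kappa$-space with basis $(\epsilon_i)_{i\in\mathbb{Z}/N}$ let $c\in\mathbb{F}_{q^N}$ act by $\epsilon_i\mapsto c^{q^i}\epsilon_i$ and let $\tau$ act by $\epsilon_i\mapsto\xi\epsilon_{i-1}$. Both $\tau c$ and $c^q\tau$ send $\epsilon_i$ to $\xi c^{q^i}\epsilon_{i-1}$, and $\tau^N$ acts as $\bar\pi$, so we obtain an algebra map $R\otimes_Z\bar\kappa\to\operatorname{Mat}_N(\bar\kappa)$. The image of $\mathbb{F}_{q^N}\otimes_{\mathbb{F}_q}\bar\kappa\cong\bar\kappa^N$ is the algebra of diagonal matrices, and since $\xi\ne0$ these matrices times the powers of the image of $\tau$ span all matrices. Both sides have dimension $N^2$, so the map is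 an isomorphism. Thus $R/vR$ is central simple over the finite field $\kappa$, and $R/vR\cong\operatorname{Mat}_N(\kappa)$ by (C4). Since $R_v$ is $v$-adically complete, the matrix unit $E_{11}$ lifts to an idempotent $e\in R_v$. The module $L_v=R_ve$ is a direct summand of $R_v$, so it is free over $Z_v$, and its reduction modulo $v$ is the column space $\kappa^N$. The map $R_v\to\operatorname{End}_{Z_v}(L_v)$ is an isomorphism modulo $v$ between free modules of rank $N^2$, hence an isomorphism by Nakayama's lemma.
\end{proof}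

Through $\phi$, the module $L_v$ becomes a module over $A\otimes_ZZ_v=\prod_{\mathfrak{l}\mid v}A_{\mathfrak{l}}$ and decomposes as $\prod_{\mathfrak{l}\mid v}L_{\phi,\mathfrak{l}}$. Through $\psi$ it decomposes as $\prod_{\mathfrak{l}\mid v}L_{\psi,\mathfrak{l}}$.

\begin{lemma}\label{lem:l}
Let $\mathfrak{l}\ne\mathfrak{p}$. The modules $L_{\phi,\mathfrak{l}}$ and $L_{\psi,\mathfrak{l}}$ are free of rank $r$ over $A_{\mathfrak{l}}$, and
\begin{equation}\label{eq:homl}
\mathcal{M}_{\mathfrak{l}}=\operatorname{Hom}_{A_{\mathfrak{l}}}(L_{\phi,\mathfrak{l}},L_{\psi,\mathfrak{l}}),\qquad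
\mathcal{M}'_{\mathfrak{l}}=\operatorname{Hom}_{A_{\mathfrak{l}}}(L_{\psi,\mathfrak{l}},L_{\phi,\mathfrak{l}}).
\end{equation}
For $y\in V'$, we have $\lambda_y(\mathcal{M}_{\mathfrak{l}})\subset A_{\mathfrak{l}}$ if and only if $y\in\mathcal{M}'_{\mathfrak{l}}$.
\end{lemma}

\begin{proof}
Every nonzero element of the discrete valuation ring $A_{\mathfrak{l}}$ divides a power of the uniformizer of $Z_v$. Since $L_v$ is finitely generated and torsion-free over $Z_v$, the module $L_{\phi,\mathfrak{l}}$ is finitely generated and torsion-free over $A_{\mathfrak{l}}$, hence free. By (L1) and Lemma~\ref{lem:matrix}, $\prod_{\mathfrak{l}\mid v}D_{\mathfrak{l}}$ is the ring of endomorphisms of $L_v\otimes_{Z_v}F_{0,v}$ that commute with $\phi_T$, so $D_{\mathfrak{l}}=\operatorname{End}_{F_{\mathfrak{l}}}(L_{\phi,\mathfrak{l}}\otimes F_{\mathfrak{l}})$. As $\dim_{F_{\mathfrak{l}}}D_{\mathfrak{l}}=r^2$, the rank of $L_{\phi,\mathfrak{l}}$ is $r$, and $\operatorname{trd}$ on $D_{\mathfrak{l}}$ is the matrix trace. Exchanging the roles of $\phi$ and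 $\psi$ gives the statement for $L_{\psi,\mathfrak{l}}$. An element $x\in R_v=\operatorname{End}_{Z_v}(L_v)$ satisfies $x\phi_T=\psi_Tx$ exactly when it is linear over $A\otimes_ZZ_v$ from the $\phi$-structure to the $\psi$-structure; with (L1) this is \eqref{eq:homl}. In bases, $x$ and $y$ are $r\times r$ matrices, and the traces $\operatorname{tr}(yx)$ for $x$ running through the matrix units are the entries of $y$.
\end{proof}

\section{Duality}\label{sec:duality}

Let $H^\vee_s$ be the space $H^\vee$ of Section~\ref{sec:lattices} for the pair $(\mathcal{M},\Lambda_s)$. By (L2) and Lemmas~\ref{lem:inf}, \ref{lem:p} and \ref{lem:l}, a form $\lambda_y$ with $y\in V'$ lies in $H_s^\vee$ if and only if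
\begin{equation}\label{eq:window}
\deg y\le -s-r-1,\qquad\operatorname{ord}y\ge-(r-1)d,\qquad y\in\mathcal{M}'_{\mathfrak{l}}\ \text{ for all }\mathfrak{l}\ne\mathfrak{p}.
\end{equation}
This is the window of Example~\ref{ex:d1}. Such a $y$ is a homomorphism $\psi\to\phi$ up to a pole at $\mathfrak{p}$. To obtain a space $M_{s'}$ we must move the lower end of the window to $0$ without disturbing the primes $\mathfrak{l}\ne\mathfrak{p}$. Multiplication by $\phi_p$ raises the order by $rd$, which is $d$ too much; the excess is the factor $\tau^d:\psi\to\psi^{(d)}$, and removing it replaces $\psi$ by $\psi^{(d)}$.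

\begin{proposition}\label{prop:dual}
For $s\in\mathbb{Z}$ and $s'=(r-1)(d-1)-2-s$, the map $w\mapsto\lambda_y$ with $y=\phi_p^{-1}w\tau^d$ is an isomorphism of $\mathbb{F}_q$-vector spaces $M_{s'}(\psi^{(d)},\phi)\to H^\vee_s$.
\end{proposition}

\begin{proof}
Let $w\in M_{s'}(\psi^{(d)},\phi)$; recall that $w\in R$. The composite $w\tau^d$ lies in $\operatorname{Hom}(\psi,\phi)=\mathcal{M}'$, so $y=\phi_p^{-1}w\tau^d=p^{-1}\cdot w\tau^d$ lies in $V'$, and in $\mathcal{M}'_{\mathfrak{l}}$ for $\mathfrak{l}\ne\mathfrak{p}$ because $p$ is a unit of $A_{\mathfrak{l}}$. Also $\operatorname{ord}y\ge d-rd$ and $\deg y\le s'+d-rd=-s-r-1$. So \eqref{eq:window} holds. The map is $\mathbb{F}_q$-linear, and it is injective because $Q$ is a division algebra and $y\mapsto\lambda_y$ is injective.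

For surjectivity let $y\in V'$ satisfy \eqref{eq:window}. Then $\phi_py=p\cdot y$ lies in $\mathcal{M}'_{\mathfrak{l}}$ for $\mathfrak{l}\ne\mathfrak{p}$, and $\operatorname{ord}(\phi_py)\ge rd-(r-1)d=d$, so $\phi_py\in\mathcal{M}'_{\mathfrak{p}}$ by Lemma~\ref{lem:p}. By (L2), $\phi_py\in\mathcal{M}'\subset R$, and since its order is at least $d$ we can write $\phi_py=w\tau^d$ with $w\in R$. For $a\in A$,
\[
w\psi^{(d)}_a\tau^d=w\tau^d\psi_a=\phi_aw\tau^d ,
\]
and canceling $\tau^d$ gives $w\in\operatorname{Hom}(\psi^{(d)},\phi)$. Finally $\deg w=\deg y+rd-d\le (r-1)d-s-r-1=s'$.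
\end{proof}

\begin{remark}\label{rem:22}
Return to Example~\ref{ex:22}, where $V=V'=D$ and $\beta^2\in\mathbb{F}_q^*$. The element $w=1$ gives $y=\beta^{-2}\tau^{-2}$, and $\lambda_y(\mathcal{M})\subset A$. The constant coefficient identifies the residue field of $D_\infty$, of degree $2$ over $\mathbb{F}_q$, with $\mathbb{F}_{q^2}$. Writing $\delta=w_0+w_1\Pi$ as in (D2), the proof of Lemma~\ref{lem:different} shows that an element $\delta$ of degree at most $0$ with constant coefficient $c$ has $\operatorname{trd}\delta\equiv c+c^q\bmod T^{-1}O_\infty$. For $x\in D_\infty$ of degree at most $0$ with constant coefficient $x_0$, the element $\phi_Tyx$ has degree at most $0$ and constant coefficient $\beta^{-1}x_0$, so $\lambda_y(x)\equiv\beta^{-1}(x_0-x_0^q)T^{-1}\bmod T^{-2}O_\infty$. If $x\in\mathcal{M}$, then $\lambda_y(x)\in A$ forces $x_0\in\mathbb{F}_q$. This is the linear condition that removes one dimension from $W_0=\mathbb{F}_{q^2}$.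
\end{remark}

\section{The Euler characteristic}\label{sec:euler}

For supersingular modules $\phi,\psi$ and $s\in\mathbb{Z}$ define
\[
\chi_{\phi,\psi}(s)=\dim M_s(\phi,\psi)-\dim M_{s'}(\psi^{(d)},\phi),\qquad s'=2g-2-s .
\]
This number depends on no auxiliary choice. By Lemmas~\ref{lem:RR} and \ref{lem:inf} and Proposition~\ref{prop:dual}, it equals $\chi(\mathcal{M},\Lambda_s)$, and it increases by $\dim\Lambda_{s+1}/\Lambda_s=r$ when $s$ increases by $1$. Hence there is an integer $c(\phi,\psi)$ with
\begin{equation}\label{eq:c}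
\chi_{\phi,\psi}(s)=r(s+1)-c(\phi,\psi)\qquad\text{for all }s\in\mathbb{Z}.
\end{equation}
It remains to show that $c(\phi,\psi)=rg$. The known case of the stabilization formula gives this at once: for large $s$ we have $s'<0$, so $\chi_{\phi,\psi}(s)=\dim M_s(\phi,\psi)=r(s+1)-rg$ by \eqref{eq:stab}. We also give a direct proof that does not use \eqref{eq:stab}. Duality determines a sum of two constants $c$, so we first need to compare the constants of different pairs. An isogeny $u:\psi\to\phi$ embeds $\operatorname{Hom}(\phi,\psi)$ in $\operatorname{End}(\phi)$, shifting degrees by $\deg u$, and the point is that the index of the image compensates exactly for the shift.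

\begin{lemma}\label{lem:index}
Let $0\ne u\in\operatorname{Hom}(\psi,\phi)$ and $m=\deg u$. Then $\dim\operatorname{End}(\phi)/u\operatorname{Hom}(\phi,\psi)=rm$.
\end{lemma}

\begin{proof}
A finite $Z$-module $X$ satisfies $\dim X=\sum_v\dim X\otimes_ZZ_v$, and completion is exact. We apply this to two quotients. Put $i_v=\dim L_v/uL_v$ for $v\ne(\pi)$.

First let $X=R/uR$. Since $\mathbb{F}_{q^N}$ is perfect, any term $c\tau^j$ with $j\ge m$ is the leading term of an element $u\cdot c'\tau^{j-m}$. So every element of $R$ is uniquely $ux+x'$ with $\deg x'<m$, and $\dim X=Nm$. For $v\ne(\pi)$, Lemma~\ref{lem:matrix} gives $R_v/uR_v=\operatorname{Hom}_{Z_v}(L_v,L_v/uL_v)\cong(L_v/uL_v)^N$, because $L_v$ is free of rank $N$; in particular $i_v$ is finite. For $v=(\pi)$, the ideal $u\mathbb{F}_{q^N}[[\tau]]$ consists of the series of order at least $\operatorname{ord}u$, and the quotient has dimension $N\operatorname{ord}u$. Dividing by $N$,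
\begin{equation}\label{eq:product}
m=\operatorname{ord}u+\sum_{v\ne(\pi)}i_v .
\end{equation}

Now let $X=\operatorname{End}(\phi)/u\mathcal{M}$. Left multiplication by $u$ is an $F$-linear bijection $V\to D$, as $uz\in D^*$; so $u\mathcal{M}\subset\operatorname{End}(\phi)$ are $A$-lattices in $D$ and $X$ is finite. Let $v\ne(\pi)$. By \eqref{eq:homl}, $u$ maps $L_{\psi,\mathfrak{l}}$ injectively to $L_{\phi,\mathfrak{l}}$ and $u\mathcal{M}_{\mathfrak{l}}=\operatorname{Hom}_{A_{\mathfrak{l}}}(L_{\phi,\mathfrak{l}},uL_{\psi,\mathfrak{l}})$. With \eqref{eq:homl} for the pair $(\phi,\phi)$ this gives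
\[
X\otimes_ZZ_v=\prod_{\mathfrak{l}\mid v}\operatorname{Hom}_{A_{\mathfrak{l}}}(L_{\phi,\mathfrak{l}},L_{\phi,\mathfrak{l}}/uL_{\psi,\mathfrak{l}})\cong\prod_{\mathfrak{l}\mid v}(L_{\phi,\mathfrak{l}}/uL_{\psi,\mathfrak{l}})^r=(L_v/uL_v)^r,
\]
of dimension $ri_v$. For $v=(\pi)$, Lemma~\ref{lem:p} gives $\operatorname{End}(\phi)_{\mathfrak{p}}=\mathcal{P}_{\mathfrak{p}}^{\,0}$ and $u\mathcal{M}_{\mathfrak{p}}=\{\delta\in D_{\mathfrak{p}}:\operatorname{ord}\delta\ge\operatorname{ord}u\}=\mathcal{P}_{\mathfrak{p}}^{\,j}$ with $j=(\operatorname{ord}u)/d\in\mathbb{Z}$. The residue field of $D_{\mathfrak{p}}$ has degree $r$ over $\mathbb{F}_{q^d}$, so the quotient has dimension $rd\cdot j=r\operatorname{ord}u$. Summing and using \eqref{eq:product}, $\dim X=rm$.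
\end{proof}

\begin{proposition}\label{prop:c}
For all supersingular modules $\phi,\psi$ we have $c(\phi,\psi)=rg$.
\end{proposition}

\begin{proof}
\emph{Step 1: $c(\phi,\psi)=c(\phi,\phi)$.} By Lemma~\ref{lem:lattice} there is $0\ne u\in\operatorname{Hom}(\psi,\phi)$; let $m=\deg u$. For the pair $(\phi,\phi)$ the space $V$ is $D$; write $B_j=\{\delta\in D_\infty:\deg\delta\le j\}$ for its lattices at $\infty$. Left multiplication by $u$ carries $(\mathcal{M},\Lambda_s)$ isomorphically to $(u\mathcal{M},B_{s+m})$. Lemmas~\ref{lem:RR} and \ref{lem:index} give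
\[
\chi_{\phi,\psi}(s)=\chi(u\mathcal{M},B_{s+m})=\chi(\operatorname{End}(\phi),B_{s+m})-rm=\chi_{\phi,\phi}(s+m)-rm ,
\]
and the claim follows from \eqref{eq:c}.

\emph{Step 2: twisting.} The automorphism $u\mapsto u^{(d)}$ induces isomorphisms $M_s(\phi,\psi)\to M_s(\phi^{(d)},\psi^{(d)})$ for all pairs and all $s$. Applied to both terms in the definition of $\chi$, this gives $c(\phi^{(d)},\phi^{(d)})=c(\phi,\phi)$.

\emph{Step 3: $c(\phi,\psi)+c(\psi^{(d)},\phi)=2rg$.} Since $2g-2-s'=s$, we have $\chi_{\psi^{(d)},\phi}(s')=\dim M_{s'}(\psi^{(d)},\phi)-\dim M_s(\phi^{(d)},\psi^{(d)})$, which equals $-\chi_{\phi,\psi}(s)$ by Step~2. By \eqref{eq:c}, the sum of the two constants is $r(s+1)+r(s'+1)=2rg$.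

Take $\psi=\phi$ in Step~3. By Steps~1 and 2, $c(\phi^{(d)},\phi)=c(\phi^{(d)},\phi^{(d)})=c(\phi,\phi)$, so $c(\phi,\phi)=rg$. Step~1 gives the result for all pairs.
\end{proof}

\section{Thresholds}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The left side is $\chi_{\phi,\psi}(s)$, which equals $r(s+1)-rg=f(s)$ by \eqref{eq:c} and Proposition~\ref{prop:c}.
\end{proof}

\begin{proof}[Proof of Corollaries~\ref{cor:conj} and \ref{cor:pair}]
By Theorem~\ref{thm:main}, $\dim M_s(\phi,\psi)=f(s)$ if and only if $M_{s'}(\psi^{(d)},\phi)=0$. If $s\ge 2g-1$, then $s'\le-1$ and this space is zero, which proves Corollary~\ref{cor:conj}. In general it is zero if and only if $s'<\mu$, that is, $s\ge 2g-1-\mu$, which proves Corollary~\ref{cor:pair}.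
\end{proof}

The optimality statement needs a supersingular module to start from. Of the coefficients of $\psi_p$ below the top one, only $r-1$ have to be killed, and there are $r$ free parameters.

\begin{proof}[Proof of Corollary~\ref{cor:opt}]
\emph{Existence.} For $b=(b_1,\dots,b_r)\in K^r$ let $\psi:A\to K\{\tau\}$ be the $\mathbb{F}_q$-algebra homomorphism with $\psi_T=\gamma(T)+\sum_{i=1}^rb_i\tau^i$. The constant term of $\psi_a$ is $\gamma(a)$, so $\psi_p=\sum_{j\ge1}h_j(b)\tau^j$, where the $h_j$ are polynomials in $b$ over $K$. For $b=0$ we have $\psi_p=\gamma(p)=0$, so $h_j(0)=0$ for all $j$. By the affine dimension theorem, every irreducible component of the common zero locus of the $r-1$ polynomials $h_d,h_{2d},\dots,h_{(r-1)d}$ in $K^r$ has dimension at least $1$. The locus contains $0$, so it contains a point $b\ne0$. Let $r'\ge1$ be maximal with $b_{r'}\ne0$. Then $\psi_p$ has degree $r'd$, so $h_{r'd}(b)\neq0$; this excludes $r'<r$, and $\psi$ is a Drinfeld module of rank $r$. Let $j=\operatorname{ord}\psi_p$, so $1\le j\le rd$.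 The coefficient of $\tau^j$ in $\psi_p\psi_a=\psi_a\psi_p$ gives $h_j(b)\gamma(a)^{q^j}=\gamma(a)h_j(b)$ for all $a\in A$, hence $d\mid j$. Since $h_d(b)=\dots=h_{(r-1)d}(b)=0$, we get $j=rd$, and $\psi_p=h_{rd}(b)\tau^{rd}$.

\emph{Failure.} For the pair $(\phi,\psi)$ with $\phi=\psi^{(d)}$, the correction term in Theorem~\ref{thm:main} is $\dim M_{s'}(\psi^{(d)},\psi^{(d)})$. This space contains $1$ whenever $s'\ge0$, that is, whenever $s\le 2g-2$.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:mu}]
Let $\eta$ be obtained from $\phi$ by taking $q^d$-th roots of all coefficients. As for the twist, $\eta$ is a supersingular module, and $\eta^{(d)}=\phi$. Put $\mu=\mu(\phi,\psi)$ and apply Theorem~\ref{thm:main} to the pair $(\psi,\eta)$ and the integer $s=2g-1-\mu$, which may be negative. Then $s'=\mu-1$ and $M_{s'}(\eta^{(d)},\psi)=M_{\mu-1}(\phi,\psi)=0$. Hence $0\le\dim M_s(\psi,\eta)=f(s)=r(g-\mu)$.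
\end{proof}

\begin{remark}[The hypotheses]\label{rem:hyp}
Supersingularity enters through \eqref{eq:pi}, which places all homomorphisms in $R$ and leads to $\operatorname{rank}_A\mathcal{M}=r^2$, and through $\operatorname{ord}\phi_p=rd$ in Lemma~\ref{lem:p} and Proposition~\ref{prop:dual}. Without it even the slope $r$ in \eqref{eq:stab} is wrong. For $\mathfrak{p}=(T)$ and $\psi_T=\tau+\tau^2$, the coefficient of $\tau^{i+1}$ in $u\psi_T=\psi_Tu$ gives $u_i+u_{i-1}=u_i^q+u_{i-1}^{q^2}$ with $u_{-1}=0$; by induction all $u_i$ lie in $\mathbb{F}_q$, so $\operatorname{End}(\psi)=\mathbb{F}_q[\tau]$ and the endomorphisms of degree at most $s$ have dimension $s+1$ instead of $2(s+1)$. That $K$ is an algebraic closure of a finite field gives the field $\mathbb{F}_{q^n}$ of definition and the inclusion $\mathbb{F}_{q^N}\subset K$ needed for $\operatorname{Hom}(\phi,\psi)=V\cap R$. That $A=\mathbb{F}_q[T]$ is used in Section~\ref{sec:lattices} and for the freeness of $\mathcal{M}$. The condition $r\ge2$ belongs to the setting of the problem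 and is not used in the proofs.
\end{remark}

\begin{thebibliography}{9}

\bibitem{problem}
\emph{Stabilization of isogeny spaces between supersingular Drinfeld modules},
\texttt{https://opennewspedia.com/news/3kllCl}.

\bibitem{reiner}
Reiner, \emph{Maximal Orders}.

\end{thebibliography}
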